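# The Merris inequality for permanents, by way of a permanent with two open columns

## 1. A permanent with two columns left open

Take an $n\times n$ matrix $A$ with non-negative entries, $n\ge 2$, and columns $c_1,\dots,c_n$. Write $\mathrm{per}(x_1,\dots,x_n)$ for the permanent of the matrix with columns $x_1,\dots,x_n$. Choose two positions $i\ne k$, erase the columns $c_i$ and $c_k$, and leave the two positions open. What remains is a symmetric bilinear form on $\mathbb R^n$,
$$B_{ik}(x,y)=\mathrm{per}\big(x,\,y,\,(c_l)_{l\ne i,k}\big).$$
It is bilinear because the permanent is linear in each column. It is symmetric because permuting columns does not change a permanent.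

Now feed this form with three vectors: the two erased columns $c_i,c_k$ and the vector of row sums
$$r=c_1+\dots+c_n .$$
Put $P=\mathrm{per}A$. Let $C_i$ be the permanent of $A$ with column $i$ replaced by $r$. For $i\neq k$ let $P_{ik}$ be the permanent of $A$ with column $i$ replaced by $c_k$, and put $P_{ii}=P$. Then, just by seeing which vectors sit in which positions,
$$B_{ik}(c_i,c_k)=P,\quad B_{ik}(c_i,c_i)=P_{ki},\quad B_{ik}(c_k,c_k)=P_{ik},\quad B_{ik}(c_k,r)=C_i,\quad B_{ik}(c_i,r)=C_k. \tag{1}$$
For instance, in $B_{ik}(c_k,r)$ the columns are all the old ones except $c_i$, which has become $r$; this is $C_i$.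

The table (1) singles out one combination of $c_i$ and $c_k$, unique up to a scalar when $C_i,C_k>0$, that is orthogonal to $r$ for the form $B_{ik}$:
$$v=C_i\,c_i-C_k\,c_k,\qquad B_{ik}(v,r)=C_iC_k-C_kC_i=0. \tag{2}$$
The form $B_{ik}$ has at most one positive eigenvalue (Section 5), and that direction will be used up by $r$. So $B_{ik}(v,v)\le 0$. Summing this one inequality over all pairs gives the theorem below.

## 2. The inequality, its harmonic form, and its equality cases

Recall that
$$\mathrm{per}A=\sum_{\sigma\in S_n}\prod_{i=1}^n a_{i\sigma(i)},$$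
that $\Omega_n$ is the set of $n\times n$ doubly stochastic matrices (non-negative, all row and column sums $1$), and that $A(j|i)$ is $A$ with row $j$ and column $i$ deleted. I will call $\mathrm{per}A(j|i)$ a minor of $A$. The permanent of the empty matrix is $1$.

Expanding along the replaced column, $C_i=\sum_j r_j\,\mathrm{per}A(j|i)$. If all row sums are $1$, this is $C_i=\sum_j\mathrm{per}A(j|i)$, the sum of the minors that avoid column $i$. The Merris conjecture asks whether, for every $A\in\Omega_n$,
$$n\,\mathrm{per}A\ \ge\ \min_{1\le i\le n}\ \sum_{j=1}^n\mathrm{per}A(j|i).$$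
In plain words: is there always a column such that the average of the minors avoiding it is at most the full permanent? The question is taken from "The Inequalities of Merris and Foregger for Permanents", https://mdpi.com/2073-8994/13/10/1782; the problem statement describes it as well known and open for $n\ge4$. The answer is yes, with the minimum improved to a harmonic mean and with only row sums used.

**Theorem 1.** If $A\ge 0$ is $n\times n$ and $\mathrm{per}A>0$, then
$$\mathrm{per}A\cdot\sum_{i=1}^n\frac1{C_i}\ \ge\ 1 .$$

**Corollary (Merris conjecture).** If $A\in\Omega_n$, then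
$$\min_iC_i\ \le\ \Big(\frac1n\sum_i\frac1{C_i}\Big)^{-1}\ \le\ n\,\mathrm{per}A,\qquad C_i=\sum_j\mathrm{per}A(j|i).$$

**Theorem 2 (equality).** Let $A\in\Omega_n$, $n\ge 2$. The following are equivalent:

- (a) $n\,\mathrm{per}A=\min_iC_i$;
- (b) $\mathrm{per}A\sum_i1/C_i=1$;
- (c) $\mathrm{per}A(j|i)=\mathrm{per}A$ for all $i,j$;
- (d) $A=J_n$ (all entries $1/n$), or $A$ is, up to row and column permutations, $\frac12(I+\Pi_n)$, where $\Pi_n$ is the permutation matrix of an $n$-cycle.

For $n=1$ everything is trivial: $P=C_1$, and Theorem 1 is an equality. From now on $n\ge 2$.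

**Proof of the Corollary from Theorem 1.** A doubly stochastic matrix is a convex combination of permutation matrices (Birkhoff's theorem). Some permutation matrix has positive weight, so $A$ has a positive entry at each of its $n$ positions, and $\mathrm{per}A>0$. Thus Theorem 1 applies. Here $r=\mathbf 1=(1,\dots,1)^T$, so $C_i=\sum_j\mathrm{per}A(j|i)$. The first inequality says that a minimum is at most a harmonic mean. The second is Theorem 1 rearranged. $\square$

### Facts used throughout

Let $\varepsilon_j$ be the $j$-th unit vector.

- Expansion. Replacing column $i$ of $A$ by $x$ gives permanent $\sum_jx_j\,\mathrm{per}A(j|i)$. In particular, replacing it by $\varepsilon_j$ gives $\mathrm{per}A(j|i)$, so $B_{ik}(c_i,\varepsilon_j)=\mathrm{per}A(j|k)$ and $B_{ik}(c_k,\varepsilon_j)=\mathrm{per}A(j|i)$.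
- Monotonicity. For non-negative matrices, increasing an entry does not decrease the permanent.
- Graph and Hall's theorem. The bipartite graph of a non-negative matrix has a vertex for each row and each column and an edge for each positive entry. A square non-negative matrix has positive permanent exactly when this graph has a perfect matching. By Hall's theorem this holds exactly when every set $K$ of columns has support (the set of rows where some column of $K$ is positive) of size at least $|K|$.
- Signature. If a symmetric form on $\mathbb R^m$ has at most one positive eigenvalue, it is not positive definite on any $2$-dimensional subspace: the eigenvectors with eigenvalue $\le0$ span a space of dimension at least $m-1$, which meets every plane nontrivially, and the form is $\le 0$ there. Also, the ordered eigenvalues of a symmetric matrix depend continuously on the matrix.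

## 3. Small matrices by hand

**Order two.** Let $A=\begin{pmatrix}a&b\\c&d\end{pmatrix}\ge0$. Then $P=ad+bc$, and
$$C_1=(a+b)d+b(c+d)=P+2bd,\qquad C_2=a(c+d)+(a+b)c=P+2ac .$$
The claim $P(C_1+C_2)\ge C_1C_2$ reads $2P^2+2P(bd+ac)\ge P^2+2P(bd+ac)+4abcd$. This is $P^2\ge 4abcd$, i.e. $(ad-bc)^2\ge0$. So Theorem 1 holds for $n=2$. For $A=\begin{pmatrix}s&1-s\\1-s&s\end{pmatrix}$ we have $C_1=C_2=1$, and the inequality is $2(s^2+(1-s)^2)\ge1$, with equality only at $s=\frac12$.

**A block example.** Let $A=(1)\oplus J_2$, of order $3$. Then $P=\frac12$, $C_1=\frac12$, $C_2=C_3=1$. The harmonic mean of the $C_i$ is $3/(2+1+1)=\frac34$, below $3P=\frac32$.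

**The cycle of order three.** Let
$$A=\frac12\begin{pmatrix}1&1&0\\0&1&1\\1&0&1\end{pmatrix}. \tag{3}$$
Exactly two permutations contribute, so $P=2/8=\frac14$. Each $2\times2$ minor contains exactly one contributing product, of size $\frac14$: for instance $\mathrm{per}A(1|1)=\frac14\,\mathrm{per}\begin{pmatrix}1&1\\0&1\end{pmatrix}=\frac14$ and $\mathrm{per}A(1|3)=\frac14\,\mathrm{per}\begin{pmatrix}0&1\\1&0\end{pmatrix}=\frac14$. Hence $C_i=\frac34=3P$ and we have equality, although $A\ne J_3$.

**The form for order three.** With one remaining column $d=(d_1,d_2,d_3)^T$, the form $\mathrm{per}(x,y,d)$ has matrix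
$$\begin{pmatrix}0&d_3&d_2\\d_3&0&d_1\\d_2&d_1&0\end{pmatrix}.$$
Its trace is $0$ and its determinant is $2d_1d_2d_3$. If $d>0$, the product of the three eigenvalues is positive and their sum is $0$, so exactly one is positive and two are negative. If $d=\varepsilon_3$ the eigenvalues are $1,-1,0$: the form has become singular. Both observations will matter.

## 4. What the two columns $c_i,c_k$ alone can give

By linearity in column $i$ and $\sum_kc_k=r$,
$$\sum_{k=1}^nP_{ik}=C_i . \tag{4}$$
So the Merris inequality asks for a row of the array $M=(P_{ik}/P)$, whose diagonal entries are $1$, with sum at most $n$. A sensible first attempt is to apply the signature of $B_{ik}$ to the plane spanned by $c_i$ and $c_k$. When the form has at most one positive eigenvalue, it satisfies the reversed Cauchy–Schwarz inequality $B_{ik}(c_i,c_k)^2\ge B_{ik}(c_i,c_i)B_{ik}(c_k,c_k)$: if the right side is positive and the inequality failed, the form would be positive definite on the span of $c_i,c_k$ (which would then be a plane, since for proportional vectors equality holds). In the notation of (1),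
$$P_{ik}P_{ki}\le P^2,\qquad\text{that is}\qquad M_{ik}M_{ki}\le1 .$$

For $n=2$ this suffices: one of $M_{12},M_{21}$ is at most $1$, so one row sum is at most $2$. For $n=3$ it does not. The array
$$M=\begin{pmatrix}1&2&\frac12\\ \frac12&1&2\\2&\frac12&1\end{pmatrix}$$
satisfies $M_{ik}M_{ki}=1$ for all $i\ne k$, yet every row sum is $3.5>3$. I do not claim that this array comes from a matrix. The point is that the inequalities $M_{ik}M_{ki}\le1$ do not imply the desired conclusion: they compare two columns in isolation and do not see the sums (4), so they cannot rule out a cyclic pattern.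

What is missing is the third vector $r$, whose products with $c_i,c_k$ are exactly the sums $C_k,C_i$. Using $v$ from (2), the inequality $B_{ik}(v,v)\le0$ will read
$$C_i^2P_{ki}+C_k^2P_{ik}\le 2P\,C_iC_k . \tag{5}$$
By the inequality between arithmetic and geometric means, the left side is at least $2C_iC_k\sqrt{P_{ik}P_{ki}}$, so (5) contains $P_{ik}P_{ki}\le P^2$ when $C_i,C_k>0$. It is strong enough to exclude the cyclic array: there all $C_i$ are equal, and (5) would demand $M_{ik}+M_{ki}\le2$, while $2+\frac12>2$.

## 5. At most one positive eigenvalue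

The first lemma turns the signature into an inequality on an orthogonal complement, and records what equality means.

**Lemma 1.** Let $B$ be a symmetric bilinear form on $\mathbb R^m$ with at most one positive eigenvalue. Let $B(z,z)>0$ and $B(v,z)=0$. Then $B(v,v)\le0$, and $B(v,v)=0$ implies $v\in\ker B$.

**Proof.** Suppose $B(v,v)>0$. Then $v$ and $z$ are independent, since $v=\lambda z$ would give $B(v,v)=\lambda B(v,z)=0$. On their span,
$$B(sv+tz,sv+tz)=s^2B(v,v)+t^2B(z,z)>0\qquad\text{for }(s,t)\ne(0,0),$$
so $B$ is positive definite on a plane, which is impossible. Hence $B$ is negative semidefinite on $z^\perp=\{x:B(x,z)=0\}$. If $B(v,v)=0$, the Cauchy–Schwarz inequality for the semidefinite form $-B$ on $z^\perp$ gives $B(v,x)^2\le B(v,v)B(x,x)=0$ for all $x\in z^\perp$. Also $B(v,z)=0$. Since $B(z,z)\ne0$, we have $\mathbb R^m=\mathbb Rz\oplus z^\perp$, so $B(v,\cdot)=0$. $\square$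

**Lemma 2 (Alexandrov).** Let $n\ge2$ and let $d_1,\dots,d_{n-2}\in\mathbb R^n$ have non-negative entries. The form $B(x,y)=\mathrm{per}(x,y,d_1,\dots,d_{n-2})$ on $\mathbb R^n$ has at most one positive eigenvalue.

**Proof.** **Step 1: reduction to positive vectors.** Suppose that for entrywise positive $d_a$ the form is nonsingular with exactly one positive eigenvalue. Replace $d_a$ by $d_a+\epsilon\mathbf 1$ with $\epsilon>0$: the second largest eigenvalue is then negative. Letting $\epsilon\to0$, it stays $\le0$ by continuity, which is the lemma. So we prove the supposed statement, by induction on $n$. For $n=2$, $B(x,y)=x_1y_2+x_2y_1$ has eigenvalues $1,-1$.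

**Step 2: nonsingularity for $n\ge3$.** Let $v\in\ker B$. For each $j$, delete row $j$ and drop one $d$: let $B_j(x,y)$ be the permanent of the $(n-1)\times(n-1)$ matrix obtained from the columns $x,y,d_2,\dots,d_{n-2}$ by deleting row $j$. It depends only on the coordinates other than $j$, and by induction it is nonsingular on $\mathbb R^{n-1}$ with one positive eigenvalue. Expanding along a column $\varepsilon_j$,
$$B_j(v,d_1)=\mathrm{per}(v,\varepsilon_j,d_1,d_2,\dots,d_{n-2})=B(v,\varepsilon_j)=0,$$
and $B_j(d_1,d_1)>0$ because all entries are positive. Lemma 1 on $\mathbb R^{n-1}$, with $z$ the truncation of $d_1$, gives $B_j(v,v)\le0$. If equality holds, the truncation of $v$ lies in the kernel of a nonsingular form, so $v$ with its $j$-th coordinate deleted is $0$. Now expand $B(v,v)$ along the column $d_1$: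
$$0=B(v,v)=\sum_{j}(d_1)_j\,B_j(v,v).$$
All weights are positive and all terms are $\le0$, so $B_j(v,v)=0$ for every $j$. Hence $v$ vanishes outside coordinate $j$, for every $j$, and $v=0$.

**Step 3: counting the positive eigenvalue.** The set of tuples of positive vectors is convex, hence connected. On it the eigenvalues vary continuously and, by Step 2, never pass through $0$. So the number of positive eigenvalues is constant. At $d_1=\dots=d_{n-2}=\mathbf 1$ we have $B(\varepsilon_p,\varepsilon_q)=(n-2)!$ for $p\ne q$ and $B(\varepsilon_p,\varepsilon_p)=0$, so the matrix is $(n-2)!\,(\mathbf 1\mathbf 1^T-I)$, with eigenvalues $(n-2)!(n-1)$ once and $-(n-2)!$ with multiplicity $n-1$. Exactly one is positive. $\square$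

## 6. Orthogonality to the row sums: proof of Theorem 1

Let $A\ge0$ with $P>0$.

**Step 1: positivity, so that Lemma 1 applies and we may divide.** Entrywise $0\le c_i\le r$, so by monotonicity $C_i\ge P>0$ and $B_{ik}(r,r)\ge B_{ik}(c_i,c_k)=P>0$.

**Step 2: the inequality for one pair.** By Lemma 2, $B_{ik}$ has at most one positive eigenvalue. By (2), $v=C_ic_i-C_kc_k$ satisfies $B_{ik}(v,r)=0$. Lemma 1 with $z=r$ gives $B_{ik}(v,v)\le0$. Expanding with (1),
$$B_{ik}(v,v)=C_i^2P_{ki}-2C_iC_kP+C_k^2P_{ik}\le0,$$
which is (5). Dividing by $C_i^2C_k^2$,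
$$\frac{P_{ki}}{C_k^2}+\frac{P_{ik}}{C_i^2}\ \le\ \frac{2P}{C_iC_k}\qquad(i\ne k). \tag{6}$$

**Step 3: summation, so that (4) can be used.** The division has put each $P_{ik}$ over a weight $C_i^2$ that depends only on its first index. Sum (6) over all $i<k$ and add the identity $\sum_iP_{ii}/C_i^2=\sum_iP/C_i^2$. On the left every ordered pair $(i,k)$ appears once; on the right we get a complete square:
$$\sum_i\frac1{C_i^2}\sum_kP_{ik}\ \le\ P\Big(\sum_i\frac1{C_i}\Big)^2. \tag{7}$$
By (4) the inner sum is $C_i$, so the left side is $\sum_i1/C_i>0$. Dividing by it gives $1\le P\sum_i1/C_i$. $\blacksquare$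

With the Corollary of Section 2, the Merris inequality holds for all $n$ and all $A\in\Omega_n$.

**Remark 1 (weights).** Let $A\ge0$ with $\mathrm{per}A>0$, let $t\in\mathbb R^n$ have positive entries, and put $z=At$. Then
$$\sum_i\frac{t_i\,\mathrm{per}A}{\mathrm{per}(A\text{ with column }i\text{ replaced by }z)}\ \ge\ 1 .$$
Indeed, apply Theorem 1 to $A\,\mathrm{diag}(t)$. Its columns are $t_ic_i$, its row sums form $z$, its permanent is $P\prod_lt_l$, and its $i$-th replaced permanent is $\prod_{l\ne i}t_l$ times the denominator above.

**Remark 2 (row-stochastic matrices).** The inequality $\min_iC_i\le n\,\mathrm{per}A$ holds for every row-stochastic $A$, including those with $\mathrm{per}A=0$. For $0<\epsilon<1$ the matrix $(1-\epsilon)A+\epsilon J_n$ is row-stochastic with positive entries, so Theorem 1 gives the inequality for it; let $\epsilon\to0$.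

## 7. Rank-one matrices: why the harmonic mean

Let $A=\mathbf 1t^T$ with $t>0$ and $\sum_it_i=1$. The columns are $t_i\mathbf 1$ and $r=\mathbf 1$, so $C_i=P/t_i$ and $P\sum_i1/C_i=\sum_it_i=1$: Theorem 1 is an equality. In terms of power means, $M_{-1}(C_1,\dots,C_n)=n\,\mathrm{per}A$. If $t$ is not constant, the $C_i$ are not all equal, and since power means are then strictly increasing in the exponent, $M_p(C_1,\dots,C_n)>n\,\mathrm{per}A$ for every $p>-1$. So in the class of row-stochastic matrices the exponent $-1$ and the constant are optimal.

For example, with $n=2$ and $t=(\frac13,\frac23)$: $P=\frac49$, $C_1=\frac43$, $C_2=\frac23$. The arithmetic mean of the $C_i$ is $1$, larger than $2P=\frac89$; the harmonic mean is $2/(\frac34+\frac32)=\frac89$. In particular, an argument that uses only the row sums cannot prove the bound with the arithmetic mean in place of the harmonic one.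

## 8. From equality to constant minors

We now prove Theorem 2, in the order (d)⇒(c)⇒(a)⇒(b)⇒(c)⇒(d). All conditions are invariant under row and column permutations. Three of these implications are short or medium; the last takes Sections 9 to 11.

**(d)⇒(c).** For $J_n$, $\mathrm{per}A=n!/n^n$, and each minor is $(n-1)!/n^{n-1}=n!/n^n$. For $n=2$, $\frac12(I+\Pi_2)=J_2$. For $\frac12(I+\Pi_n)$ with $n\ge3$, the bipartite graph is a cycle on $2n$ vertices. It has two perfect matchings, so $\mathrm{per}A=2\cdot2^{-n}=2^{-(n-1)}$. Remove one row vertex and one column vertex: they are at odd distance along both arcs, so two (possibly empty) paths with even numbers of vertices remain. A path with an even number of vertices has exactly one perfect matching, since an end vertex must be matched to its only neighbor, and one removes both and repeats. So each minor is a single product of $n-1$ entries, $2^{-(n-1)}$.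

**(c)⇒(a).** $C_i=\sum_j\mathrm{per}A(j|i)=nP$ for all $i$.

**(a)⇒(b).** By the Corollary, $nP=\min_iC_i\le\big(\frac1n\sum_i1/C_i\big)^{-1}\le nP$. So the harmonic mean equals $nP$, which is (b).

**(b)⇒(c).** One might hope that equality in $B_{ik}(v,v)\le0$ forces $v=0$, so that all columns are proportional. The matrix (3) shows that it does not. There $c_3=\frac12(0,1,1)^T$, and $B_{12}$ has matrix $\frac12\begin{pmatrix}0&1&1\\1&0&0\\1&0&0\end{pmatrix}$, with kernel spanned by $\varepsilon_2-\varepsilon_3$. All $C_i$ are equal, and $c_1-c_2=\frac12(0,-1,1)^T$ is a nonzero vector in this kernel. What equality does give is membership in the kernel, and we work with that.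

**Step 1: minors have product form.** If (b) holds, then (7) is an equality. It is the sum of the inequalities (6) and an identity, so every (6) is an equality, i.e. $B_{ik}(v,v)=0$ for all $i\ne k$. By Lemma 1 with $z=r=\mathbf 1$, $v=C_ic_i-C_kc_k\in\ker B_{ik}$. Evaluating $B_{ik}(v,\varepsilon_j)=0$,
$$C_i\,\mathrm{per}A(j|k)=C_k\,\mathrm{per}A(j|i)\qquad\text{for all }j .$$
So $\mathrm{per}A(j|i)/C_i$ does not depend on $i$; call it $g_j\ge0$. Then $\mathrm{per}A(j|i)=C_ig_j$.

**Step 2: a second doubly stochastic matrix.** Expanding $P$ along row $j$ and along column $i$,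
$$g_j\sum_ia_{ji}C_i=P,\qquad C_i\sum_ja_{ji}g_j=P .$$
Since $P>0$, all $g_j>0$, so all minors are positive. Put $x_i=C_i/P$ and $E=(e_{ji})$, $e_{ji}=g_ja_{ji}x_i$. The two displayed identities say that all row sums and column sums of $E$ are $1$.

**Step 3: $E=A$.** The matrices $E$ and $A$ have the same support. Consider
$$\sum_{a_{ji}>0}(e_{ji}-a_{ji})\log\frac{e_{ji}}{a_{ji}}=\sum_{j,i}(e_{ji}-a_{ji})(\log g_j+\log x_i)=0 .$$
The middle expression vanishes because $E$ and $A$ have equal row sums (which handles the $\log g_j$) and equal column sums (which handles the $\log x_i$). Each term on the left is $\ge0$, with equality only if $e_{ji}=a_{ji}$. So $E=A$, that is, $g_jx_i=1$ whenever $a_{ji}>0$.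

**Step 4: the graph is connected.** Suppose not. Take a component with row set $R$ and column set $S$, and note that no vertex is isolated. The entries in rows $R$ all lie in columns $S$ and conversely, so their total is $|R|=|S|$. Delete a row of this component and a column outside $S$ (another component has one). The $|S|$ columns of $S$ are then supported on $|R|-1=|S|-1$ rows, so this minor is $0$, contradicting Step 2.

**Step 5: conclusion.** By $g_jx_i=1$ on edges, two rows adjacent to the same column have equal $g$, and two columns adjacent to the same row have equal $x$. By connectedness $g$ and $x$ are constant, and $g_jx_i=1$ for all $j,i$. So $\mathrm{per}A(j|i)=C_ig_j=Px_ig_j=P$, which is (c).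

## 9. A Hall-type condition for a nonsingular form

If (c) holds, then $B_{ik}(c_i-c_k,\varepsilon_j)=\mathrm{per}A(j|k)-\mathrm{per}A(j|i)=0$ for all $j$, so $c_i-c_k\in\ker B_{ik}$. If the form is nonsingular, then $c_i=c_k$. We need a condition on supports that guarantees this. For $n=3$ the determinant $2d_1d_2d_3$ shows that $d$ must have full support; that is condition (N) below in order three.

**Lemma 3.** Let $n\ge2$ and let $d_1,\dots,d_{n-2}\in\mathbb R^n$ be non-negative, with supports $S_a$ satisfying
$$\Big|\bigcup_{a\in K}S_a\Big|\ge|K|+2\quad\text{for all nonempty }K\subset\{1,\dots,n-2\}. \tag{N}$$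
Then $B_d(x,y)=\mathrm{per}(x,y,d_1,\dots,d_{n-2})$ is nonsingular.

**Proof.** For $n=2$, $B_d=x_1y_2+x_2y_1$. Let $n\ge3$ and $v\in\ker B_d$. The plan is to show that $v$ stays in the kernel when each $d_a$ is replaced by an arbitrary vector supported in $S_a$, and then to choose unit vectors.

**Step 1: one column can be replaced.** Fix $a$ and $j\in S_a$, and put $B_j(x,y)=\mathrm{per}(x,y,\varepsilon_j,(d_b)_{b\ne a})$, a form on $\mathbb R^n$. By Lemma 2 it has at most one positive eigenvalue. Moreover $B_j(v,d_a)=B_d(v,\varepsilon_j)=0$.

Next, $B_j(d_a,d_a)>0$. This is the permanent of the $n-1$ columns $d_a,d_a,(d_b)_{b\ne a}$ on the $n-1$ rows other than $j$, and we check Hall's condition. Take a set $K$ of indices $b\ne a$ together with $t\in\{0,1,2\}$ copies of $d_a$, not all empty. If $t=0$, the support outside row $j$ has at least $|K|+2-1=|K|+1$ elements. If $t\ge1$, (N) for $K\cup\{a\}$ gives at least $(|K|+1)+2-1=|K|+2\ge|K|+t$ elements. So Hall's condition holds.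

By Lemma 1 with $z=d_a$, $B_j(v,v)\le0$ for each $j\in S_a$. Expanding the column $d_a$ into unit vectors,
$$\sum_{j\in S_a}(d_a)_jB_j(v,v)=B_d(v,v)=0,$$
with positive weights, so all $B_j(v,v)=0$. By Lemma 1 again, $v\in\ker B_j$ for every $j\in S_a$. Taking linear combinations over $j\in S_a$,
$$\mathrm{per}\big(v,x,d',(d_b)_{b\ne a}\big)=0\quad\text{for all }x\text{ and all }d'\text{ supported in }S_a .$$

**Step 2: all columns can be replaced.** Condition (N) depends only on the supports. So if $d_1'$ is non-negative with support exactly $S_1$, the tuple $(d_1',d_2,\dots,d_{n-2})$ satisfies (N), and $v$ is in the kernel of its form by Step 1. Apply Step 1 to this tuple with $a=2$, then to the resulting tuple with $a=3$, and so on. We get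
$$\mathrm{per}(v,x,d_1',\dots,d_{n-2}')=0 \tag{8}$$
for all $x$ and all $d_a'$ that are positive on $S_a$ and zero elsewhere. For fixed $x$, the left side is a polynomial in the entries $(d_a')_j$, $j\in S_a$, and it vanishes whenever all of them are positive. So it is the zero polynomial, and (8) holds for all real $d_a'$ supported in $S_a$.

**Step 3: unit vectors.** Let $p\ne q$. By (N), $|\bigcup_{a\in K}S_a\setminus\{p,q\}|\ge|K|$ for all $K$, so Hall's theorem gives distinct $j_a\in S_a\setminus\{p,q\}$. These are the $n-2$ indices other than $p,q$. With $d_a'=\varepsilon_{j_a}$, (8) becomes $v_px_q+v_qx_p=0$ for all $x$, so $v_p=v_q=0$. As $p\neq q$ were arbitrary, $v=0$. $\square$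

## 10. Constant minors: spread-out columns or a tight set

**(c)⇒(d).** We use induction on $n$. Let $A\in\Omega_n$ satisfy (c); recall $P>0$. For $n=2$, $A=\begin{pmatrix}s&1-s\\1-s&s\end{pmatrix}$ has minors $s$ and $1-s$, so $s=\frac12$ and $A=J_2$. Let $n\ge3$. For a set $K$ of columns, let $\mathrm{supp}K$ be the union of their supports.

**Step 1: supports always exceed.** If $1\le|K|\le n-1$ then $|\mathrm{supp}K|\ge|K|+1$. Otherwise take $i\notin K$ and $j\in\mathrm{supp}K$. In $A(j|i)$ the $|K|$ columns of $K$ are supported on at most $|K|-1$ rows, so $\mathrm{per}A(j|i)=0\ne P$.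

**Step 2 (Case 1): $|\mathrm{supp}K|\ge|K|+2$ whenever $1\le|K|\le n-2$.** For $i\ne k$ the $n-2$ columns $(c_l)_{l\ne i,k}$ satisfy (N), so $B_{ik}$ is nonsingular by Lemma 3. Since $c_i-c_k\in\ker B_{ik}$, we get $c_i=c_k$. All columns are equal, and since the row sums are $1$, $A=J_n$.

**Step 3 (Case 2): splitting along a tight set.** If Case 1 fails, Step 1 leaves a set $K$ of columns with $|K|=\rho$, $1\le\rho\le n-2$, whose support $T$ has exactly $\rho+1$ elements. Write $K^c,T^c$ for complements, $A[R|S]$ for the submatrix with rows $R$ and columns $S$, and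
$$X=A[T|K],\qquad Z=A[T|K^c],\qquad Y=A[T^c|K^c],\qquad A[T^c|K]=0 .$$
Here $X$ is $(\rho+1)\times\rho$ and $Y$ is $(n-\rho-1)\times(n-\rho)$: each is one short of being square. We complete them with the marginals of $Z$. Let $z$ be the vector of row sums and $\zeta$ the vector of column sums of $Z$, and put
$$X'=[\,X\,|\,z\,]\ \text{ of order }a=\rho+1,\qquad Y'=\begin{pmatrix}Y\\ \zeta^T\end{pmatrix}\ \text{ of order }b=n-\rho .$$
Then $2\le a,b\le n-1$. Both matrices are doubly stochastic. The rows of $X'$ sum to $1$ as rows of $A$ do; the columns of $X$ are full columns of $A$ up to zeros; and the entries of $Z$ sum to $(\rho+1)-\rho=1$. Likewise the rows of $Y$ are full rows of $A$ up to zeros, each column of $Y'$ has the sum of a column of $A$, and $\zeta$ sums to $1$.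

For example, in (3) take $K=\{1\}$, $T=\{1,3\}$. Then $X=\frac12\binom11$, $Z=\frac12\begin{pmatrix}1&0\\0&1\end{pmatrix}$, $Y=\frac12(1\ \ 1)$, and $X'=Y'=J_2$.

**Step 4: $X'$ and $Y'$ inherit (c).** Let $h_j=\mathrm{per}X[T\setminus j|K]$ for $j\in T$ and $G_i=\mathrm{per}Y[T^c|K^c\setminus i]$ for $i\in K^c$. We count matchings in $A(j|i)$; the columns of $K$ can only be matched to rows of $T$.

First let $j\in T$ and $i\in K^c$. The $\rho$ columns of $K$ use all $\rho$ rows of $T\setminus j$, and $T^c$ is matched with $K^c\setminus i$. So
$$P=\mathrm{per}A(j|i)=h_jG_i .$$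
As $P>0$, both factors are constant: $h_j=h$, $G_i=G$, and $hG=P$.

Next let $j\in T$ and $k\in K$. The $\rho-1$ columns of $K\setminus k$ use all but one of the $\rho$ rows of $T\setminus j$. The remaining row $j'$ is matched to some $i'\in K^c$, with entry $z_{j'i'}$ of $Z$, and $T^c$ is matched with $K^c\setminus i'$, contributing $G$. Summing over $i'$ turns $z_{j'i'}$ into $z_{j'}$:
$$P=\mathrm{per}A(j|k)=G\sum_{j'\in T\setminus j}z_{j'}\,\mathrm{per}X[T\setminus\{j,j'\}|K\setminus k]=G\,\mathrm{per}X'(j|k),$$
by expansion along the column $z$. So $\mathrm{per}X'(j|k)=P/G=h$. The minors of $X'$ that delete the column $z$ are $h_j=h$. Finally $\mathrm{per}X'=\sum_jz_jh=h$. Thus $X'$ satisfies (c).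

Now let $j\in T^c$ and $i\in K^c$. The $\rho$ columns of $K$ use all but one of the $\rho+1$ rows of $T$. The remaining row $j'$ is matched to some $i'\in K^c\setminus i$; the columns of $K$ contribute $h$; and $T^c\setminus j$ is matched with $K^c\setminus\{i,i'\}$. Summing over $j'$,
$$P=h\sum_{i'\in K^c\setminus i}\zeta_{i'}\,\mathrm{per}Y[T^c\setminus j|K^c\setminus\{i,i'\}]=h\,\mathrm{per}Y'(j|i).$$
So these minors of $Y'$ are $P/h=G$. Those that delete the row $\zeta^T$ are $G_i=G$, and $\mathrm{per}Y'=\sum_i\zeta_iG=G$. Thus $Y'$ satisfies (c).

By the induction hypothesis, $X'$ and $Y'$ are of type (d): each is $J$ of its order, or of cycle type, meaning permutation equivalent to $\frac12(I+\Pi)$.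

## 11. The coupling block is half a permutation matrix

It remains to determine $Z$. So far we have not used the minors $\mathrm{per}A(j|k)$ with $j\in T^c$ and $k\in K$.

**Step 5: the last kind of minor.** Fix $j\in T^c$ and $k\in K$; both sets are nonempty. The $\rho-1$ columns of $K\setminus k$ use all but two of the $\rho+1$ rows of $T$. The two remaining rows $j',j''$ are matched to two columns $i',i''\in K^c$, and $T^c\setminus j$ is matched with $K^c\setminus\{i',i''\}$. Hence
$$hG=P=\sum_{\{j',j''\}\subset T}\ \sum_{\{i',i''\}\subset K^c}u_{j'j''}\,w_{i'i''}\,\mathrm{per}Z[j',j''|i',i''], \tag{9}$$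
$$u_{j'j''}=\mathrm{per}X[T\setminus\{j',j''\}|K\setminus k],\qquad w_{i'i''}=\mathrm{per}Y[T^c\setminus j|K^c\setminus\{i',i''\}] .$$
Only pairs of nonzero rows and nonzero columns of $Z$ contribute.

**Step 6: the coefficients.** Put $\alpha=a$ if $X'=J_a$ and $\alpha=2$ if $X'$ is of cycle type. Claim: exactly $\alpha$ rows of $Z$ are nonzero, each has sum $1/\alpha$, and $u_{j'j''}/h=\alpha/(\alpha-1)$ for every pair of nonzero rows.

If $X'=J_a$, then $z_j=1/a$ for all $a$ rows, $u=(a-2)!/a^{a-2}$ and $h=(a-1)!/a^{a-1}$, so $u/h=a/(a-1)$.

If $X'$ is of cycle type with $a\ge3$, its graph is a $2a$-cycle with all nonzero entries $\frac12$. So $z$ has exactly two nonzero entries, both $\frac12$, at rows $p,q$ say. Deleting the column vertex of $z$ leaves the graph of $X$, which is a path through all of $T\cup K$ with ends $p$ and $q$. Deleting $p$ and $q$ leaves a path $k_1,t_1,k_2,t_2,\dots,t_{\rho-1},k_\rho$ with column vertices at both ends, where the $k_m$ run through $K$. Deleting $k=k_m$ leaves $k_1,t_1,\dots,k_{m-1},t_{m-1}$ and $t_m,k_{m+1},\dots,t_{\rho-1},k_\rho$, two (possibly empty) paths with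 even numbers of vertices. There is exactly one perfect matching, with $\rho-1=a-2$ edges, so $u_{pq}=2^{-(a-2)}$. By (d)⇒(c), $h=2^{-(a-1)}$. The ratio is $2=\alpha/(\alpha-1)$. For $a=2$ the two descriptions agree, since cycle type then means $J_2$.

Define $\beta$ in the same way for $Y'$: $\beta=b$ if $Y'=J_b$, and $\beta=2$ if $Y'$ is of cycle type. Applying the argument to transposes, exactly $\beta$ columns of $Z$ are nonzero, each has sum $1/\beta$, and $w_{i'i''}/G=\beta/(\beta-1)$ for every pair of nonzero columns. Note $\alpha,\beta\ge2$.

**Step 7: an equation for $\|Z\|^2=\sum z_{ji}^2$.** Let $\sigma_2(Z)$ be the sum of all $2\times2$ subpermanents of $Z$. Dividing (9) by $hG$,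
$$\frac{\alpha\beta}{(\alpha-1)(\beta-1)}\,\sigma_2(Z)=1 .$$
On the other hand, $\sigma_2(Z)$ is the sum of products over unordered pairs of cells in different rows and different columns. By inclusion–exclusion over ordered pairs of cells,
$$\sigma_2(Z)=\tfrac12\Big[\big(\textstyle\sum z_{ji}\big)^2-\sum_j(\text{row sum})^2-\sum_i(\text{column sum})^2+\|Z\|^2\Big]=\tfrac12\Big[1-\tfrac1\alpha-\tfrac1\beta+\|Z\|^2\Big],$$
since $\alpha$ rows have sum $1/\alpha$ and $\beta$ columns have sum $1/\beta$. Solving,
$$\|Z\|^2=2\Big(1-\frac1\alpha\Big)\Big(1-\frac1\beta\Big)-1+\frac1\alpha+\frac1\beta=1-\frac1\alpha-\frac1\beta+\frac2{\alpha\beta}. \tag{10}$$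

**Step 8: $\alpha=\beta=2$.** Each entry of $Z$ is at most its row sum and at most its column sum, hence at most $\min(\frac1\alpha,\frac1\beta)$. The entries sum to $1$, so $\|Z\|^2\le\min(\frac1\alpha,\frac1\beta)$. Suppose $\alpha\le\beta$. Then (10) is at most $\frac1\beta$, which rearranges to
$$\Big(1-\frac1\alpha\Big)\Big(1-\frac2\beta\Big)\le0 .$$
Since $\alpha\ge2$, the first factor is positive, so $\beta\le2$ and $\alpha=\beta=2$. The case $\beta\le\alpha$ is symmetric.

Now (10) gives $\|Z\|^2=\frac12$, while the entries are at most $\frac12$ and sum to $1$. So $\sum z_{ji}(\frac12-z_{ji})=0$ with non-negative terms, and every nonzero entry is $\frac12$. There are two of them. Since $Z$ has two nonzero rows and two nonzero columns, each with sum $\frac12$, $Z$ restricted to these rows and columns is half a $2\times2$ permutation matrix.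

**Step 9: assembling the cycle.** Since $\alpha=2$, $X'$ is $J_2$ or of cycle type; in either case its graph is a single cycle with all nonzero entries $\frac12$ (for $J_2$ a $4$-cycle). Deleting the column vertex of $z$, the graph of $X$ is a path through all of $T\cup K$ whose ends are the two row vertices where $z$ is nonzero, i.e. the two nonzero rows of $Z$. In the same way, the graph of $Y$ is a path through all of $T^c\cup K^c$ whose ends are the two nonzero columns of $Z$. The two nonzero entries $\frac12$ of $Z$ join the ends of the first path bijectively to the ends of the second. As $A[T^c|K]=0$, there are no further edges. So the bipartite graph of $A$ is a single $2n$-cycle with all nonzero entries $\frac12$. Numbering rows and columns in their order along this cycle shows that $A$ is permutation equivalent to $\frac12(I+\Pi_n)$. This proves (c)⇒(d) and Theorem 2. $\blacksquare$
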